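# Three projections all of whose polynomials have finite spectrum

## 1. A block that hides many operators inside few

All algebras and Hilbert spaces are complex. Let $K$ be a finite-dimensional Hilbert space, let $m\ge 1$, and put $L=K\otimes\mathbb C^m$. Let $\varepsilon_1,\dots,\varepsilon_m$ be the standard basis of $\mathbb C^m$ and $E_{ij}$ the matrix units of $M_m(\mathbb C)$. Start from a positive operator
$$G=\sum_{i,j}g_{ij}\otimes E_{ij}\quad\text{on } L,\qquad g_{ij}\in B(K),$$
and define
$$b_i=(1\otimes\varepsilon_i^*)\,G^{1/2}:L\to K,\qquad 1\le i\le m .$$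
We regard $b_i$ as an operator on $L\oplus K$ that is zero on $K$. Since $(1\otimes\varepsilon_i^*)G(1\otimes\varepsilon_j)=g_{ij}$ and $\sum_i\varepsilon_i\varepsilon_i^*=1$, we get
$$b_ib_j^*=g_{ij}\ \text{ on }K,\qquad \sum_i b_i^*b_i=G\ \text{ on }L. \tag{1}$$

So the products $b_ib_j^*$ return the $m^2$ entries of $G$, and we may put into $G$ what we like. Given operators $c_1,\dots,c_{m'}$ on $K$ and matrices $d_1,\dots,d_{m'}\in M_m(\mathbb C)$, take
$$G=1+\sum_{l=1}^{m'}\big(c_l\otimes d_l+c_l^*\otimes d_l^*\big),\qquad\text{so}\qquad g_{ij}=\delta_{ij}1+\sum_l\big((d_l)_{ij}c_l+(d_l^*)_{ij}c_l^*\big). \tag{2}$$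
We assume that the $d_l$ are small enough for $G$ to be positive. We call the $d_l$ the coupling matrices.

For example, let $m=2$, $m'=1$, $\|c\|\le1$ and $d=\frac12E_{12}$. Then $G=\begin{pmatrix}1&c/2\\c^*/2&1\end{pmatrix}\ge\frac12$. The relations read $b_1b_1^*=b_2b_2^*=1$ and $b_1b_2^*=c/2$, so $c$ is the overlap of two co-isometries.

**Lemma 1 (unpacking).** If the $2m'$ matrices $d_1,\dots,d_{m'},d_1^*,\dots,d_{m'}^*$ are linearly independent, then there are complex numbers $\gamma^{(l)}_{ij}$, depending only on the matrices $d$, such that $c_l=\sum_{i,j}\gamma_{ij}^{(l)}(b_ib_j^*-\delta_{ij}1_K)$ on $K$.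

**Proof.** By independence there is, for each $l$, a linear functional $\gamma^{(l)}$ on $M_m(\mathbb C)$, written $c\mapsto\sum\gamma^{(l)}_{ij}c_{ij}$, that is $1$ on $d_l$ and $0$ on the other $2m'-1$ matrices. Apply it to $b_ib_j^*-\delta_{ij}1_K=\sum_{l'}\big((d_{l'})_{ij}c_{l'}+(d_{l'}^*)_{ij}c_{l'}^*\big)$. $\square$

So $m$ operators can carry up to $m^2/2$ others. We shall use only half of that capacity, $m'=m^2/4$, and keep the other half as freedom.

The second property concerns determinants. A **linear pencil** of size $s$ in operators $b_1,\dots,b_m$ is an expression $A_0\otimes1+\sum_iA_i\otimes b_i+\sum_iA'_i\otimes b_i^*$ with $s\times s$ matrices $A_0,A_i,A_i'$. The matrices may have entries in a field $F\supseteq\mathbb C$. After choosing an orthonormal basis of the space on which the $b_i$ act, the pencil is a matrix over $F$, and its determinant does not depend on the basis.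

**Lemma 2 (determinant reduction).** Let $A_0,A_i,A'_i\in M_s(F)$ with $A_0$ invertible, and put $f_{ij}=A_iA_0^{-1}A_j'$. On $F^s\otimes(L\oplus K)$,
$$\det\Big(A_0\otimes1+\sum_iA_i\otimes b_i+\sum_iA_i'\otimes b_i^*\Big)=(\det A_0)^{\dim L}\,\det\Big(A_0\otimes1_K-\sum_{i,j}f_{ij}\otimes g_{ij}\Big).$$
If $G$ is given by (2), the operator in the last determinant is $B_0\otimes1_K+\sum_lB_l\otimes c_l+\sum_lB'_l\otimes c_l^*$ with
$$B_0=A_0-\sum_if_{ii},\qquad B_l=-\sum_{i,j}(d_l)_{ij}f_{ij},\qquad B'_l=-\sum_{i,j}(d_l^*)_{ij}f_{ij}. \tag{3}$$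

**Proof.** Since $b_i$ maps $L$ to $K$ and kills $K$, the pencil is the block matrix
$$\begin{pmatrix}A_0\otimes1_L&\sum_jA_j'\otimes b_j^*\\ \sum_iA_i\otimes b_i&A_0\otimes1_K\end{pmatrix}.$$
Recall the Schur complement: $\det\begin{pmatrix}a&b\\c&d\end{pmatrix}=\det a\,\det(d-ca^{-1}b)$ if $a$ is invertible. Here $\det(A_0\otimes 1_L)=(\det A_0)^{\dim L}$, and $ca^{-1}b=\sum_{i,j}A_iA_0^{-1}A'_j\otimes b_ib_j^*=\sum f_{ij}\otimes g_{ij}$ by (1). Inserting (2) and collecting the coefficients of $1$, $c_l$ and $c_l^*$ gives (3). $\square$

For the $2\times2$ example with scalars $a_0\neq0,a_i,a_i'$ ($s=1$) and $\dim K=N$, the lemma says that the determinant is $a_0^{2N}\det\big(a_0-\frac{a_1a_1'+a_2a_2'}{a_0}-\frac{a_1a_2'}{2a_0}c-\frac{a_2a_1'}{2a_0}c^*\big)$.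

Put the lemmas side by side. By Lemma 1 the algebra generated by the $b$'s and $1_K$ contains the $c$'s. By Lemma 2, if the coupling matrices are such that all $B_l$ and $B_l'$ vanish, then the determinant of the pencil in the $b$'s is a power of $\det A_0$ times a power of $\det B_0$. *The $c$'s are present, but this pencil does not see them.* We shall stack such blocks into towers of growing depth so that each pencil size sees only a bounded number of floors. The tower answers the following question.

## 2. Finite spectra and the question about projections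

Let $A$ be a $C^*$-algebra; if it has no unit, spectra are computed in its unitization. A **projection** is an element $p\in A$ with $p=p^*=p^2$. Suppose $p_1,p_2,p_3\in A$ are projections such that every non-commutative polynomial in them, with complex coefficients, has finite spectrum. Must the algebra generated by $p_1,p_2,p_3$ be finite-dimensional?

The converse is clear: in a finite-dimensional algebra every element satisfies a nonzero polynomial, and then its spectrum lies in the zero set of that polynomial. We use these textbook facts.

* If $a=a^*$ has finite spectrum, then $\prod_{\lambda\in\sigma(a)}(a-\lambda)=0$, and for every function $\varphi$ on $\sigma(a)$ the element $\varphi(a)$ is a polynomial in $a$. For non-self-adjoint elements the first claim fails. The Volterra operator $V$ has spectrum $\{0\}$ and is injective. If $V^ku(V)=0$ with $u(0)\ne0$, then $u(V)$ is invertible, so $V^k=0$, contradicting injectivity.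
* The spectrum of an element of a unital $C^*$-subalgebra (with the same unit) is the same in the subalgebra as in the large algebra. Under a unital homomorphism spectra can only shrink.
* A nonzero finite-dimensional $C^*$-algebra is unital and has a faithful unital $*$-representation on a nonzero finite-dimensional Hilbert space.

For finite-dimensional spaces $H_n$, let $\prod_nB(H_n)$ be the $C^*$-algebra of bounded sequences, and $\bigoplus_nB(H_n)$ its ideal of sequences tending to $0$ in norm.

The answer to the question is **no**. The results are as follows.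

**Theorem A.** There are finite-dimensional Hilbert spaces $H_0,H_1,\dots$ and $b_1,\dots,b_8\in\mathfrak A:=\prod_nB(H_n)$ such that the unital $*$-algebra $\mathcal B$ (no closure) generated by $b_1,\dots,b_8$ satisfies:

1. for every $r\ge1$, every element of $M_r(\mathcal B)\subset M_r(\mathfrak A)$ has finite spectrum;
2. $\mathcal B$ is infinite-dimensional. Moreover, let $C_\infty$ be the image of $\overline{\mathcal B}$ in $\mathfrak A/\bigoplus_nB(H_n)$. Then $C_\infty$ has no unital $*$-representation on a nonzero finite-dimensional Hilbert space.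

**Theorem B.** There are projections $p_1,p_2,p_3\in M_{32}(\mathfrak A)$ such that every polynomial in them has finite spectrum, and the algebra they generate is $M_{32}(\mathcal B)$, which is infinite-dimensional.

**Theorem C.**

1. There is a simple infinite-dimensional unital $C^*$-algebra generated by three projections in which every polynomial in these projections has finite spectrum.
2. For two projections the answer is positive: if $p+q$ has finite spectrum, then $p,q$ generate a finite-dimensional algebra.
3. Suppose $p_1,\dots,p_k$ are projections all of whose polynomials have finite spectrum. Then for each $d$ there is $N(d)$ such that every polynomial of degree $\le d$ in the $p_i$ is annihilated by a nonzero one-variable polynomial of degree $\le N(d)$. The generated algebra is finite-dimensional if and only if it satisfies a polynomial identity.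

Here **simple** means without proper nonzero closed two-sided ideals. A **polynomial identity** of an algebra $B$ is a nonzero non-commutative polynomial that vanishes under all substitutions from $B$. For example, $xy-yx$ is an identity of every commutative algebra. The standard polynomial $s_{N}(x_1,\dots,x_{N})=\sum_\sigma \operatorname{sgn}(\sigma)\,x_{\sigma(1)}\cdots x_{\sigma(N)}$ is multilinear and alternating, so it vanishes whenever its arguments are linearly dependent; hence $s_{D+1}$ is an identity of every algebra of dimension $D$.

## 3. One and two projections: a central element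

One projection generates an algebra of dimension at most $1$. For two projections we prove Theorem C(2).

**Step 1: a central element.** The purpose is to reduce words in $p,q$ to four words with coefficients in a commutative algebra. In the unitization put
$$c=(p+q-1)^2=1-p-q+pq+qp .$$
Then $pc=p-p-pq+pq+pqp=pqp$ and $cp=p-p-qp+pqp+qp=pqp$. In the same way $qc=qpq=cq$. So $c$ commutes with $p$ and $q$.

**Step 2: a multiplication table.** We check that the $\mathbb C[c]$-span of $1,p,q,pq$ is an algebra. By definition of $c$, $qp=c-1+p+q-pq$. The remaining products are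
$$p\cdot pq=pq,\quad q\cdot pq=cq,\quad pq\cdot p=cp,\quad pq\cdot q=pq,\quad pq\cdot pq=(pqp)q=c\,pq,$$
together with $p^2=p$, $q^2=q$. All lie in the span.

**Step 3: finiteness.** If $p+q$ has finite spectrum, then so has the self-adjoint element $p+q-1$. It therefore satisfies a nonzero polynomial, so the powers of $p+q-1$ span a finite-dimensional space containing all powers of $c$. Hence $\mu(c)=0$ for some nonzero polynomial $\mu$. So $\dim\mathbb C[c]\le\deg\mu$, and the algebra generated by $1,p,q$ has dimension at most $4\deg\mu$. This proves C(2). $\square$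

With three projections no such finite table of words is at hand, and we need other means.

## 4. Bounded degrees in each $V_d$, and their limit

A sensible first attempt at a positive answer is to exploit the hypothesis on all polynomials at once by a Baire argument. It gives Theorem C(3).

Let $p_1,\dots,p_k$ be as in C(3), let $B_0$ be the algebra they generate, and $B=\mathbb C1+B_0$. Let $V_d\subset B$ be the image of the polynomials of degree $\le d$. It is finite-dimensional.

**Step 1: self-adjoint elements of $V_d$ have bounded degree.** Since $V_d=V_d^*$, we have $V_d=V+iV$, where $V$ is the real space of self-adjoint elements of $V_d$. Every $x\in V$ has finite spectrum and is self-adjoint, so it satisfies a nonzero polynomial. Hence $V=\bigcup_NV^N$ with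
$$V^N=\{x\in V:\ 1,x,\dots,x^N\ \text{are linearly dependent}\}=\{x\in V:\ 1\wedge x\wedge\dots\wedge x^N=0\ \text{in } \Lambda^{N+1}(V_{dN})\}.$$
Each $V^N$ is closed. By Baire's theorem in the finite-dimensional real space $V$, some $V^N$ has nonempty interior. The map $x\mapsto1\wedge x\wedge\dots\wedge x^N$ is polynomial on $V$ and vanishes on a nonempty open set, so it vanishes on $V$.

**Step 2: all elements of $V_d$.** An element of $V_d$ with finite spectrum need not be self-adjoint, so we cannot argue with it directly. For $x,y\in V$ the polynomial $t\mapsto1\wedge(x+ty)\wedge\dots\wedge(x+ty)^N$ vanishes for all real $t$. So it vanishes at $t=i$. Thus every element $x+iy$ of $V_d$ satisfies a nonzero polynomial of degree $\le N=:N(d)$.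

**Step 3: polynomial identities.** By Step 2, $B$ is a finitely generated algebra in which every element is algebraic, that is, satisfies a nonzero polynomial. Suppose $B_0$ satisfies an identity $g(x_1,\dots,x_m)$. Then $B$ satisfies $g([x_1,y_1],\dots,[x_m,y_m])$, because commutators of elements of $B=\mathbb C1+B_0$ lie in $B_0$. This polynomial is nonzero: order the letters by $x_1>y_1>x_2>y_2>\cdots$, so that $[x_i,y_i]$ has leading word $x_iy_i$. Among words of top degree in $g$, different words $x_{i_1}\cdots x_{i_h}$ give different leading words $x_{i_1}y_{i_1}\cdots x_{i_h}y_{i_h}$, and the largest of these does not cancel. Now Kaplansky's theorem applies: a finitely generated algebraic algebra over a field that satisfies a polynomial identity is finite-dimensional (I. Kaplansky, *Topological representation of algebras II*, Trans. AMS 68 (1950)). So $B$, hence $B_0$, is finite-dimensional. Conversely a finite-dimensional algebra satisfies a standard identity. This proves C(3). $\square$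

The attempt stops at a definite place: $N(d)$ depends on $d$. Suppose one $N$ served for all $d$. Then $x,\dots,x^N$ and $1$ would be dependent for every $x\in B$. Since $[1,y]=0$ and we may take commutators with $y$ in a dependence relation, we want $[x,y],\dots,[x^N,y]$ to be dependent. They are, because a relation $\sum_{i\ge0}\alpha_ix^i=0$ with $\alpha\neq0$ has some $\alpha_i\ne0$ with $i\ge1$ (as $1\neq0$). So $s_N([x,y],[x^2,y],\dots,[x^N,y])$ would vanish on $B$. It is a nonzero polynomial: in the expansion, the word $x^{\sigma(1)}y\,x^{\sigma(2)}y\cdots x^{\sigma(N)}y$ arises only by choosing $x^{\sigma(j)}y$ from every factor, since the gap before the first $y$ can be filled only by the first factor, then the gap between the first and second $y$ only by the second factor, and so on. By Step 3, $B$ would be finite-dimensional. Hence in a counterexample the bounds $N(d)$ necessarily grow without limit. Theorem B shows that the hypothesis does allow this. Kaplansky's theorem is used only here, in C(3).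

## 5. A finite list of determinant factors gives finite spectra

To construct a counterexample we look inside a product $\mathfrak A=\prod_nB(H_n)$. In each factor every element has finite spectrum, but the spectra may vary with $n$. A two-projection example shows the danger. On $\mathbb C^2$ let $p_n,q_n$ be the rank-one projections onto lines at angle $\theta_n$. Then $p_n+q_n$ has trace $2$ and determinant $1-\cos^2\theta_n$, so its eigenvalues are $1\pm\cos\theta_n$. If $\cos\theta_n$ takes infinitely many values, then $p+q$ has infinite spectrum in the product; if it takes finitely many, C(2) gives a finite-dimensional algebra.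

So for each polynomial $f$ we need one finite set containing $\sigma(f(b^n))$ for all $n$, while the dimension still escapes to infinity. The next lemma turns this into a statement about determinants. Let $\mathbf A=(A_0,A_1,\dots,A_8,A_1',\dots,A_8')$ be generic $s\times s$ matrices: their entries are $v=17s^2$ independent commuting variables. Write
$$\Lambda_{\mathbf A}(b^n)=A_0\otimes1+\sum_{i=1}^8A_i\otimes b_i^n+\sum_{i=1}^8A_i'\otimes b_i^{n*}.$$
Its determinant is a polynomial in the entries of $\mathbf A$.

**Lemma 3 (uniform spectra).** Let $b_i=(b_i^n)_n\in\mathfrak A$, $1\le i\le8$, with all $H_n\ne0$. Suppose that for every $s$ there is a finite list of irreducible polynomials $Q_1,\dots,Q_t$ in the entries of $\mathbf A$, depending only on $s$, with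
$$\det\Lambda_{\mathbf A}(b^n)=c_n\prod_{i=1}^tQ_i(\mathbf A)^{z_{n,i}},\qquad c_n\in\mathbb C\setminus\{0\},\ z_{n,i}\in\mathbb Z_{\ge0},\quad\text{for all } n. \tag{4}$$
Then for every $r$, every element of $M_r(\mathcal B)$ has finite spectrum, where $\mathcal B$ is the unital $*$-algebra generated by the $b_i$.

**Proof.** Let $\mathcal F$ be the free unital algebra on $X_1,\dots,X_{16}$ with the conjugate-linear involution that reverses words and exchanges $X_i\leftrightarrow X_{8+i}$ for $i\le8$. Evaluate by $X_i\mapsto b_i$, $X_{8+i}\mapsto b_i^*$. Every element of $M_r(\mathcal B)$ is $f(b)$ for some $f\in M_r(\mathcal F)$.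

**Step 1: linearization.** This step replaces $f-\lambda$, of any degree, by a linear pencil. We claim that there are $s$ and a tuple $\mathbf A(\lambda)$ of complex $s\times s$ matrices, affine in $\lambda$, with
$$\det(f(b^n)-\lambda)=\det\Lambda_{\mathbf A(\lambda)}(b^n)\qquad\text{for all }n\text{ and }\lambda\in\mathbb C. \tag{5}$$
Let $F\in M_s(\mathcal F)$ have degree $\ge2$ and let $P\in M_s(\mathbb C)$. Write $F=F_0+\sum_{i=1}^{16}X_iF_i$ with $F_0$ constant and $\deg F_i<\deg F$. Let $\mathbf b=(X_11_s,\dots,X_{16}1_s)$ be a block row, $\mathbf c=(F_1,\dots,F_{16})^T$ a block column, and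
$$\hat F=\begin{pmatrix}F_0&\mathbf b\\-\mathbf c&1\end{pmatrix},\qquad\hat P=P\oplus0 .$$
The Schur complement with respect to the lower right block $1$ gives
$$\det(\hat F(b^n)-\lambda\hat P)=\det\big(F_0-\lambda P+\mathbf b\mathbf c\big)(b^n)=\det(F(b^n)-\lambda P),$$
and $\deg\hat F\le\max(1,\deg F-1)<\deg F$. Start with $F=f$, $P=1_r$ and iterate until the degree is at most $1$. Then $\hat F-\lambda\hat P$ is a linear pencil whose constant coefficient is affine in $\lambda$. This is (5). (For $f=X_1X_2$, omitting superfluous slots, the pencil is $\begin{pmatrix}-\lambda&X_1\\-X_2&1\end{pmatrix}$.)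

**Step 2: a finite set independent of $n$.** With $s$ and $\mathbf A(\lambda)$ from Step 1 and the list for this $s$, let $S_f$ be the set of $\lambda\in\mathbb C$ such that $Q_i(\mathbf A(\lambda))=0$ for some $i$ with $Q_i(\mathbf A(\cdot))\not\equiv0$. Each such $Q_i(\mathbf A(\cdot))$ is a nonzero polynomial in $\lambda$, so $S_f$ is finite. Identity (4) is an identity of polynomials, so we may substitute $\mathbf A(\lambda)$. If $\lambda_0$ is an eigenvalue of $f(b^n)$, then by (5) and (4) $Q_i(\mathbf A(\lambda_0))=0$ for some $i$ with $z_{n,i}\ge1$. If $Q_i(\mathbf A(\cdot))$ were identically zero, then $\det(f(b^n)-\lambda)$ would vanish identically in $\lambda$; but it is a characteristic polynomial up to sign. So $\lambda_0\in S_f$. Thus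
$$\sigma(f(b^n))\subset S_f\qquad\text{for all }n. \tag{6}$$

**Step 3: from the components to the product.** Invertibility in each component is not enough in $\mathfrak A$; the inverses must be bounded. Let $\lambda\notin S_f$ and $g=(f-\lambda)^*(f-\lambda)\in M_r(\mathcal F)$. By (6), $f(b^n)-\lambda$ is invertible, so $g(b^n)$ is positive and invertible. Applying (6) to $g$, we get $\sigma(g(b^n))\subset S_g\cap(0,\infty)$. This set is finite, nonempty and independent of $n$; let $\delta>0$ be its minimum. Then $g(b^n)\ge\delta$, so $\|(f(b^n)-\lambda)^{-1}\|\le\delta^{-1/2}$ for all $n$. Hence $f(b)-\lambda$ is invertible in $M_r(\mathfrak A)=\prod_nM_r(B(H_n))$. So $\sigma(f(b))\subset S_f$. $\square$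

## 6. Towers of depth $n$ and their determinants

Let $m_k=4\cdot2^{2^k}$. Then $m_0=8$ and $m_{k+1}=m_k^2/4$. By **coupling data** we mean complex matrices $d_l^{(k)}\in M_{m_k}(\mathbb C)$, $k\ge0$, $1\le l\le m_{k+1}$, such that for every $k$

* (a) the $2m_{k+1}=\frac12m_k^2$ matrices $d_l^{(k)},d_l^{(k)*}$ are linearly independent;
* (b) $\sum_l\|d_l^{(k)}\|\le\frac18$.

In this section the data are arbitrary. The good choice comes in Section 7.

**Step 1: the operators.** Fix a depth $n\ge0$ and go downward through $k=n,n-1,\dots,0$, applying the block of Section 1 with $m=m_k$ and $L_k=K_k\otimes\mathbb C^{m_k}$.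

* For $k=n$: $K_n=\mathbb C$ and $G_n=1$.
* For $k<n$: $K_k=L_{k+1}\oplus K_{k+1}$ and $G_k=1+\sum_{l=1}^{m_{k+1}}\big(b_l^{(k+1)}\otimes d_l^{(k)}+b_l^{(k+1)*}\otimes d_l^{(k)*}\big)$.

In both cases $b_i^{(k)}=(1\otimes\varepsilon_i^*)G_k^{1/2}:L_k\to K_k$ for $1\le i\le m_k$, viewed on $L_k\oplus K_k$. So floor $k$ hides the $m_{k+1}$ operators of floor $k+1$. All of this depends on $n$; we write $K_k^n,L_k^n$ when necessary.

**Step 2: bounds.** We check that $G_k$ is positive, so that the construction makes sense. The claim is $\frac12\le G_k\le\frac32$ and $\|b_i^{(k)}\|\le\sqrt2$. The first is clear for $k=n$. In general it implies the second, since $\|b_i^{(k)}\|^2=\|b_i^{(k)}b_i^{(k)*}\|=\|g_{ii}^{(k)}\|\le\|G_k\|\le\frac32$. If the claim holds at $k+1$, then by (b) $\|G_k-1\|\le2\cdot\sqrt2\cdot\frac18<\frac12$, so it holds at $k$.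

Put $H_n=L_0^n\oplus K_0^n$, let $b_i^n$ be $b_i^{(0)}$ in the tower of depth $n$, and $b_i=(b_i^n)_n\in\mathfrak A$ for $1\le i\le8$.

**Step 3: the recursion for the coefficients.** We iterate (3) symbolically. For $s\ge1$ let $F_s=\mathbb C(\mathbf A)$ be the field of rational functions in the entries of the generic matrices $\mathbf A$. Set $\mathbf A^{(0)}=\mathbf A$ and, for $k\ge0$, $1\le i,j\le m_k$, $1\le l\le m_{k+1}$,
$$\begin{aligned}f^{(k)}_{ij}&=A_i^{(k)}(A_0^{(k)})^{-1}A_j'^{(k)},\qquad A_0^{(k+1)}=A_0^{(k)}-\sum_if_{ii}^{(k)},\\ A_l^{(k+1)}&=-\sum_{i,j}(d_l^{(k)})_{ij}f_{ij}^{(k)},\qquad A_l'^{(k+1)}=-\sum_{i,j}(d_l^{(k)*})_{ij}f_{ij}^{(k)}.\end{aligned} \tag{7}$$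
We must see that $A_0^{(k)}$ is invertible over $F_s$. Let $\mathbf A_*$ be the point $A_0=1$, $A_i=A_i'=0$. By induction all entries of $\mathbf A^{(k)}$ are regular at $\mathbf A_*$, and there $A_0^{(k)}=1$, $A_i^{(k)}=A_i'^{(k)}=0$. Indeed, then $\det A_0^{(k)}$ equals $1$ at $\mathbf A_*$, so $(A_0^{(k)})^{-1}$ exists and is regular there, and $f_{ij}^{(k)}$ is regular with value $0$; now (7) gives the claim for $k+1$. In particular
$$R_k:=\det A_0^{(k)}\in F_s\quad\text{is nonzero.}$$

**Step 4: the determinant of the tower.** For $0\le k\le n$ let $\Lambda^{(k)}$ be the pencil in the $b_i^{(k)}$ with coefficients $\mathbf A^{(k)}$ on $F_s^s\otimes(L_k\oplus K_k)$. By Lemma 2,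
$$\det\Lambda^{(k)}=R_k^{\dim L_k}\det\Big(A_0^{(k)}\otimes1_{K_k}-\sum_{i,j}f_{ij}^{(k)}\otimes g_{ij}^{(k)}\Big).$$
For $k<n$, (3) and (7) show that the operator in the last determinant is exactly $\Lambda^{(k+1)}$; note that $K_k=L_{k+1}\oplus K_{k+1}$ is the right space. For $k=n$ we have $g_{ij}^{(n)}=\delta_{ij}$ and $K_n=\mathbb C$, so it is $A_0^{(n+1)}$. Hence
$$\det\Lambda_{\mathbf A}(b^n)=\Big(\prod_{k=0}^nR_k^{\dim L_k^n}\Big)R_{n+1}. \tag{8}$$

**Depths $0$ and $1$ by hand, for $s=1$.** Write $a=(a_1,\dots,a_8)^T$ and $a'=(a_1',\dots,a_8')^T$, scalars. For $n=0$ we have $b_i^0=\varepsilon_i^*$ on $\mathbb C^8\oplus\mathbb C$, and $R_0=a_0$, $R_1=a_0-a^Ta'/a_0=q/a_0$ with $q=a_0^2-a^Ta'$. So (8) reads $\det\Lambda=a_0^8\cdot q/a_0=a_0^7q$, as one sees directly from the $9\times9$ matrix. For $n=1$ a new factor enters through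
$$R_2=R_1-\sum_l\frac{A_l^{(1)}A_l'^{(1)}}{R_1}=\frac{q^2-\tau}{a_0q},\qquad\tau=\sum_l(a^Td_l^{(0)}a')(a^Td_l^{(0)*}a').$$
The irreducible factors of $q^2-\tau$ really are new. At $a'=\bar a$ we have $\tau=\sum_l|a^Td_l^{(0)}\bar a|^2$, which is not identically zero since $d_l^{(0)}\neq0$. So $\tau\ne0$, and $\tau$ does not involve $a_0$. The polynomial $q$ is a nondegenerate quadratic form in $17$ variables, hence irreducible; it involves $a_0$ and therefore does not divide $\tau$. Finally $a_0$ does not divide $q^2-\tau$: at $a_0=0$, $a'=\bar a\neq0$ its value is $\|a\|^4-\sum_l|a^Td_l^{(0)}\bar a|^2\ge\|a\|^4(1-\frac1{64})>0$ by (b).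

This is the exact obstacle. For each single $n$ formula (8) has finitely many factors, but a new floor may bring a new $R_k$ and new irreducible factors, and Lemma 3 asks for a list that is independent of $n$. Nor can we prevent the new factor at the first floor: for $s=1$, $k=0$, the form $\sum c_{ij}f_{ij}^{(0)}=a^Tca'/a_0$ vanishes only for $c=0$.

## 7. Choosing the coupling matrices in a common kernel

What cannot be done at the first floor can be done higher up. At floor $k$ there are $m_k^2$ functions $f_{ij}^{(k)}$, and $m_k$ grows doubly exponentially. The degrees of the $f_{ij}^{(k)}$ grow only exponentially in $k$ for fixed $s$. So for large $k$ the $f_{ij}^{(k)}$ satisfy very many linear relations with complex coefficients, and we take the $d^{(k)}_l$ among those relations. This must be done for all $s$ with one choice of $d$'s, so we treat at floor $k$ only the sizes $s\le s_k$, with $s_k\to\infty$ slowly.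

**Step 1: degrees.** Fix $s$. We claim that the entries of $\mathbf A^{(k)}$ have a common denominator $D_k\ne0$ such that $D_k$ and all numerators are polynomials of degree $\le(s+1)^k$. For $k=0$ take $D_0=1$. Suppose $A_0^{(k)}=P_0/D_k$, $A_i^{(k)}=P_i/D_k$, $A_j'^{(k)}=P_j'/D_k$. Then
$$f^{(k)}_{ij}=\frac{P_i}{D_k}\cdot\frac{D_k\,\mathrm{adj}(P_0)}{\det P_0}\cdot\frac{P_j'}{D_k}=\frac{P_i\,\mathrm{adj}(P_0)\,P_j'}{D_k\det P_0},\qquad A_0^{(k)}=\frac{P_0\det P_0}{D_k\det P_0}.$$
Put $D_{k+1}=D_k\det P_0$, which is nonzero because $R_k\ne0$. Since $\mathrm{adj}(P_0)$ has degree $\le(s-1)(s+1)^k$ and $\det P_0$ degree $\le s(s+1)^k$, the polynomials $P_i\,\mathrm{adj}(P_0)P_j'$, $P_0\det P_0$ and $D_{k+1}$ have degree $\le(s+1)(s+1)^k$. By (7) the entries of $\mathbf A^{(k+1)}$ are complex linear combinations of these over the denominator $D_{k+1}$. This proves the claim.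

Consequently all $f_{ij}^{(k)}$ lie in the complex vector space of $D_{k+1}^{-1}$ times $s\times s$ matrices of polynomials of degree $\le(s+1)^{k+1}$ in $v=17s^2$ variables. Its dimension is
$$\beta(s,k)=s^2\binom{(s+1)^{k+1}+17s^2}{17s^2}.$$

**Step 2: the sizes treated at floor $k$.** Put
$$s_k=\max\Big\{s\in\{0,\dots,k\}:\ 2\sum_{t=1}^s\beta(t,k)\le\tfrac12m_k^2\Big\};$$
$s=0$ is always allowed, with empty sum. We claim $s_k\to\infty$. Since $\binom{D+v}{v}=\prod_{j=1}^v(1+D/j)\le(1+D)^v$, for fixed $t$ we have $\beta(t,k)\le t^2(t+2)^{17t^2(k+1)}$, so $\log\beta(t,k)=O(k)$. On the other hand $\log(m_k^2/2)\ge2^{k+1}\log2$. So for fixed $s$ the inequality in the definition holds for all large $k$.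

For instance $\beta(1,0)=\binom{19}{17}=171$, while $\frac12m_0^2=32$; so $s_0=0$ and nothing is killed there, in agreement with Section 6. At $k=5$ we have $\beta(1,5)=\binom{81}{17}\le81^{17}/17!$. Here $81^{17}=3^{68}=3^{65}\cdot27<2^{104}\cdot2^5$ because $3^5<2^8$, and $17!>2^{48}$. So $2\beta(1,5)<2^{62}$, while $\frac12m_5^2=2^{67}$. Hence $s_5\ge1$.

**Step 3: the choice.** We choose $d^{(k)}_1,\dots,d^{(k)}_{m_{k+1}}$ by recursion on $k$. When $d^{(0)},\dots,d^{(k-1)}$ are known, (7) determines $\mathbf A^{(k)}$ and $f^{(k)}_{ij}$ for all $s$ simultaneously. For each $s\ge1$ let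
$$N_s=\Big\{c\in M_{m_k}(\mathbb C):\sum_{i,j}c_{ij}f_{ij}^{(k)}=0\ \text{in }M_s(F_s)\Big\},\qquad N_s^*=\{c:c^*\in N_s\}.$$
By Step 1, $N_s$ is the kernel of a linear map into a space of dimension $\beta(s,k)$, so it has codimension $\le\beta(s,k)$. The same holds for the complex subspace $N_s^*$, which has the same dimension. Let
$$N^{(k)}=\bigcap_{1\le s\le s_k}(N_s\cap N_s^*).$$
It is closed under $*$, and by definition of $s_k$,
$$\dim N^{(k)}\ge m_k^2-2\sum_{t=1}^{s_k}\beta(t,k)\ge\tfrac12m_k^2=2m_{k+1}.$$
(If $s_k=0$, then $N^{(k)}=M_{m_k}(\mathbb C)$.) A $*$-closed complex space is the complexification of its Hermitian part, so $N^{(k)}$ contains linearly independent Hermitian matrices $c_1,\dots,c_{2m_{k+1}}$. Put $d_l^{(k)}=\eta(c_{2l-1}+ic_{2l})$ with $\eta>0$ so small that (b) holds. Since $d_l^{(k)*}=\eta(c_{2l-1}-ic_{2l})$, property (a) holds too. So we have coupling data. Moreover $d_l^{(k)}$ and $d_l^{(k)*}$ lie in $N_s$ for $1\le s\le s_k$, and (7) gives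
$$A_l^{(k+1)}=A_l'^{(k+1)}=0\qquad\text{for }1\le s\le s_k,\ 1\le l\le m_{k+1}. \tag{9}$$

**Step 4: the $R_k$ stabilize.** Fix $s$ and choose $\kappa=\kappa(s)$ with $s_\kappa\ge s$. By (9), $A_l^{(\kappa+1)}=A_l'^{(\kappa+1)}=0$, so $f_{ij}^{(\kappa+1)}=0$. By (7), $A_0^{(\kappa+2)}=A_0^{(\kappa+1)}$ and $A_l^{(\kappa+2)}=A_l'^{(\kappa+2)}=0$. Inductively this continues, so
$$R_k=R_{\kappa+1}\qquad\text{for all }k\ge\kappa(s)+1. \tag{10}$$

**Step 5: the list, and Theorem A(1).** By (8) and (10), for every $n$ the polynomial $\det\Lambda_{\mathbf A}(b^n)$ is a product of powers of $R_0,\dots,R_{\kappa(s)+1}$. Let $Q_1,\dots,Q_t$ be the pairwise non-associated irreducible polynomials occurring in numerators or denominators of these finitely many rational functions. The list depends only on $s$. So $\det\Lambda_{\mathbf A}(b^n)=c_n\prod_iQ_i^{z_{n,i}}$ with $c_n\in\mathbb C\setminus\{0\}$ and integers $z_{n,i}$. The left side is a polynomial, so unique factorization forces $z_{n,i}\ge0$. This is (4). (It is here that we pass from the $R_k$ to the $Q_i$: the $R_k$ may have poles at the tuples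 $\mathbf A(\lambda)$ of Lemma 3, whereas (4) may be evaluated anywhere.) Lemma 3 gives Theorem A(1). $\square$

From now on the coupling data are those of Step 3.

## 8. Every floor lies in $\mathcal B$, and dimensions double

We prove Theorem A(2).

**Step 1: all floors belong to $\mathcal B$.** We claim that for each $k$ there are elements $b_i^{(k)}$ ($1\le i\le m_k$) and $E_{K_k}$ of $\mathcal B$ whose $n$-th components, for all $n\ge k$, are the operator $b_i^{(k)}$ of depth $n$ (extended by $0$ to $H_n$) and the projection onto $K_k^n$. The components with $n<k$ are not specified.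

For $k=0$ take $b_i^{(0)}=b_i$. Given the $b_i^{(k)}$, put $a=b_1^{(k)}b_1^{(k)*}\in\mathcal B$. It is self-adjoint, and by Theorem A(1) it has finite spectrum. For $n\ge k$ its component is $g_{11}^{(k)}$ on $K_k^n$ and $0$ on the complement. Here $g_{11}^{(k)}\ge\frac12$, because it is a compression of $G_k\ge\frac12$. Let $q$ be a polynomial with $q(0)=0$ and $q=1$ on $\sigma(a)\setminus\{0\}$. Then $q(a)$ is a projection in $\mathcal B$ whose component for $n\ge k$ is $1_{K_k^n}$. Put $E_{K_k}=q(a)$. By Lemma 1 and (a), the elements $\sum_{i,j}\gamma^{(l)}_{ij}\big(b_i^{(k)}b_j^{(k)*}-\delta_{ij}E_{K_k}\big)$ of $\mathcal B$, with coefficients depending only on $d^{(k)}$, have components $b_l^{(k+1)}$ for $n\ge k+1$. This proves the claim.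

**Step 2: relations in $C_\infty$.** Put $E_{L_0}=1-E_{K_0}$ and $E_{L_{k+1}}=E_{K_k}-E_{K_{k+1}}$. Since $H_n=L_0^n\oplus K_0^n$ and $K_k^n=L_{k+1}^n\oplus K_{k+1}^n$, the component of $E_{L_k}$ for $n\ge k$ is $1_{L_k^n}$. In the quotient by $\bigoplus_nB(H_n)$ finitely many components do not matter. So in $C_\infty$ all $E_{K_k},E_{L_k}$ are projections and, by (1) and $G_k\ge\frac12$,
$$b_i^{(k)}=E_{K_k}b_i^{(k)}E_{L_k},\qquad b_1^{(k)}b_1^{(k)*}\ge\tfrac12E_{K_k},\qquad\sum_ib_i^{(k)*}b_i^{(k)}\ge\tfrac12E_{L_k}. \tag{11}$$

**Step 3: no finite-dimensional representations.** Let $\pi:C_\infty\to B(W)$ be a unital $*$-representation with $\dim W<\infty$. Put $E_{K_{-1}}=1$ and $w_k=\dim\pi(E_{K_k})W$. Then $w_{k-1}=w_k+\dim\pi(E_{L_k})W$ for $k\ge0$. By the first two relations in (11), $\pi(b_1^{(k)})$ maps $\pi(E_{L_k})W$ into $\pi(E_{K_k})W$, and it is onto because $\pi(b_1^{(k)})\pi(b_1^{(k)})^*$ is invertible on $\pi(E_{K_k})W$. So $\dim\pi(E_{L_k})W\ge w_k$ and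
$$w_{k-1}\ge2w_k .$$
This alone would allow $w_k=0$; the third relation excludes it. If $w_k=0$, then $\pi(b_i^{(k)})=0$ for all $i$ by the first relation, so $\pi(E_{L_k})=0$ by the third, and $w_{k-1}=0$. Hence if $w_{-1}=\dim W>0$, all $w_k\ge1$, and $\dim W\ge2^{k+1}w_k\ge2^{k+1}$ for every $k$. This is absurd, so $W=0$.

**Step 4: infinite dimension.** If $\mathcal B$ were finite-dimensional, it would be closed, and $C_\infty$ would be a finite-dimensional unital $C^*$-algebra. It is nonzero because $1\notin\bigoplus_nB(H_n)$. So it would have a unital $*$-representation on a nonzero finite-dimensional space, contrary to Step 3. This completes the proof of Theorem A. $\square$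

## 9. Sixteen generators in one matrix, one matrix in three projections

We prove Theorem B. Because Theorem A(1) covers all matrix algebras $M_r(\mathcal B)$, we may enlarge the matrix size at no cost.

**Step 1: one element generating $M_{16}(\mathcal B)$.** Let $y_1,\dots,y_{16}$ be the real and imaginary parts of $b_1,\dots,b_8$. They generate $\mathcal B$ as a unital algebra. In $M_{16}(\mathcal B)$ put
$$x=u+iv,\qquad u=\mathrm{diag}(1,2,\dots,16),\qquad v=\sum_{i=1}^{15}(E_{i,i+1}+E_{i+1,i})+\sum_{i=1}^{16}y_iE_{ii}.$$
Both $u$ and $v$ are self-adjoint, so $u=\frac12(x+x^*)$ and $v=\frac1{2i}(x-x^*)$ lie in the unital algebra generated by $x,x^*$. That algebra contains the $E_{ii}$, which are polynomials in $u$, then $E_{i,i\pm1}=E_{ii}vE_{i\pm1,i\pm1}$, hence all $E_{ij}$, and $y_iE_{ii}=E_{ii}vE_{ii}$. Moving $y_i$ to other positions with matrix units, we obtain all of $M_{16}(\mathcal B)$.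

**Step 2: the projections.** By Theorem A(1), $x^*x$ has finite spectrum. So $r:=(1+x^*x)^{-1}$ is a polynomial in $x^*x$, and $r\in M_{16}(\mathcal B)$. In $M_2(M_{16}(\mathcal B))=M_{32}(\mathcal B)$ let
$$p_1=\begin{pmatrix}1&0\\0&0\end{pmatrix},\qquad p_2=\tfrac12\begin{pmatrix}1&1\\1&1\end{pmatrix},\qquad p_3=\begin{pmatrix}r&rx^*\\xr&xrx^*\end{pmatrix}=wrw^*,\quad w=\begin{pmatrix}1\\x\end{pmatrix}.$$
The first two are projections. Since $w^*w=1+x^*x=r^{-1}$, we have $p_3^2=wr(w^*w)rw^*=p_3=p_3^*$. It is the projection onto the graph of $x$; for a scalar $x$ it is $\frac1{1+|x|^2}\begin{pmatrix}1&\bar x\\x&|x|^2\end{pmatrix}$. Every polynomial in $p_1,p_2,p_3$ lies in $M_{32}(\mathcal B)$, so it has finite spectrum by Theorem A(1).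

**Step 3: the generated algebra.** We show that the algebra generated by the $p_i$, without adjoining a unit, is all of $M_{32}(\mathcal B)$. Let $E_{ij}$ now be the $2\times2$ matrix units. The algebra contains $E_{11}\otimes1=p_1$ and
$$E_{22}\otimes1=2(p_2-p_1p_2-p_2p_1+p_1p_2p_1),$$
since the bracket is $(1-p_1)p_2(1-p_1)=\frac12E_{22}\otimes1$. So it contains $E_{12}\otimes1=2(E_{11}\otimes1)p_2(E_{22}\otimes1)$ and likewise $E_{21}\otimes1$. Cutting $p_3$ into its corners and moving them to the position $(1,1)$, we find $E_{11}\otimes r$, $E_{11}\otimes xr$ and $E_{11}\otimes rx^*$. The element $r$ is self-adjoint, invertible and has finite spectrum, so $r^{-1}$ is a polynomial in $r$ and $E_{11}\otimes r^{-1}$ is in the algebra; here $E_{11}\otimes1$ serves as the unit. Multiplying, we obtain $E_{11}\otimes x$ and $E_{11}\otimes x^*$. By Step 1 the algebra contains $E_{11}\otimes M_{16}(\mathcal B)$, and with the matrix units all $E_{ij}\otimes M_{16}(\mathcal B)$. So it equals $M_{32}(\mathcal B)$. It is infinite-dimensional by Theorem A(2). This proves Theorem B, and the answer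 to the question is no. $\square$

By C(2), three is the smallest number of projections for which a counterexample exists. Adding further copies of $p_3$ gives counterexamples with any larger number.

## 10. A simple quotient

It remains to prove Theorem C(1). For this we need the full strength of Theorem A(2), the absence of finite-dimensional representations of $C_\infty$.

**Step 1: the simple algebra.** Let $M$ be a maximal proper closed ideal of the nonzero unital $C^*$-algebra $C_\infty$, and $S=C_\infty/M$. Then $S$ is a simple unital $C^*$-algebra. If $S$ were finite-dimensional, it would have a unital $*$-representation on a nonzero finite-dimensional space. Composed with $C_\infty\to S$, this would contradict Theorem A(2). So $S$ is infinite-dimensional. The ideals of $M_{32}(S)$ are of the form $M_{32}(I)$ with $I$ an ideal of $S$, closed if the given ideal is; so $M_{32}(S)$ is simple as well.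

**Step 2: the three projections in it.** Consider the unital surjective $*$-homomorphism
$$M_{32}(\overline{\mathcal B})\to M_{32}(C_\infty)\to M_{32}(S).$$
By Theorem B the projections $p_1,p_2,p_3$ generate $M_{32}(\mathcal B)$, which is dense in $M_{32}(\overline{\mathcal B})$. So their images generate a dense subalgebra of $M_{32}(S)$, and the $C^*$-algebra generated by these images is $M_{32}(S)$, which is simple, unital and infinite-dimensional.

**Step 3: spectra.** A polynomial in $p_1,p_2,p_3$ has finite spectrum in $M_{32}(\mathfrak A)$, and hence the same spectrum in the unital $C^*$-subalgebra $M_{32}(\overline{\mathcal B})$. Under the unital homomorphism of Step 2 the spectrum can only shrink. So every polynomial in the images has finite spectrum. This proves C(1), and with Sections 3 and 4 all of Theorem C. $\blacksquare$
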